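# Splitting Laplace eigenvalues by Kähler potentials

## 1. Kähler metrics, and the case of a Riemann surface

Uhlenbeck's theorem says that for a generic Riemannian metric on a compact connected manifold of dimension at least $2$, every eigenspace of the Laplacian on functions is $1$-dimensional. Now let the manifold be a compact complex manifold $X$ with its complex structure fixed, and allow only Kähler metrics. Within a fixed Kähler class such a metric is governed by a single real function, its potential, so there are far fewer perturbations available. Are the eigenvalues still simple for a generic Kähler metric, or does the answer depend on $X$?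

The answer will be yes for every $X$. In complex dimension $1$ one derivative of the eigenvalues is enough, and we start there. The definitions are written for all dimensions $n$, since this costs nothing.

**Definition (Kähler form).** Let $X$ be a compact connected complex manifold of dimension $n$. A Kähler form is a closed real $(1,1)$-form $\omega$ that is positive: locally $\omega=i\sum h_{jk}\,dz_j\wedge d\bar z_k$ with $(h_{jk})$ a positive definite Hermitian matrix. Kähler metrics are identified with their Kähler forms; this is a linear homeomorphism for the $C^\infty$ topologies.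

Let $Z$ be the Fréchet space of closed real smooth $(1,1)$-forms. The set $\mathcal K=\mathcal K(X)\subset Z$ of Kähler forms is an open convex cone. We assume it is nonempty. The Kähler class is allowed to vary. For a real function $\varphi$ write
$$\alpha_\varphi=i\partial\bar\partial\varphi ,\qquad \omega_k=\omega^k/k!\ ,\qquad \omega_{-1}=0 .$$

**Definition (generic).** A subset of a topological space is residual if it contains a countable intersection of open dense sets. A property holds for a generic Kähler metric if it holds on a residual subset of $\mathcal K(X)$.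

**Definition (trace, pairing, Laplacian).** For real $(1,1)$-forms $\alpha,\beta$, viewed as matrices in a local frame, put
$$\mathrm{tr}\,\alpha=\mathrm{tr}(\omega^{-1}\alpha),\qquad \langle\alpha,\beta\rangle=\mathrm{tr}(\omega^{-1}\alpha\,\omega^{-1}\beta),\qquad \Delta_\omega f=-\mathrm{tr}\,(i\partial\bar\partial f).$$

For example, on $\mathbb C^n$ with $\omega=i\sum dz_j\wedge d\bar z_j$ and $\alpha=i\sum\alpha_{jk}dz_j\wedge d\bar z_k$ we have $\mathrm{tr}\,\alpha=\sum_j\alpha_{jj}$, $\langle\alpha,\beta\rangle=\sum_{j,k}\alpha_{jk}\beta_{kj}$ and $\Delta f=-\sum_j\partial_{z_j}\partial_{\bar z_j}f$. The pairing is a positive definite inner product on real $(1,1)$-forms at each point, because in a unitary frame it is $\mathrm{tr}(\alpha\beta)$ for Hermitian matrices.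

Two pointwise identities will be used throughout:
$$\alpha\wedge\omega_{n-1}=\mathrm{tr}\,\alpha\;\omega_n,\qquad \alpha\wedge\beta\wedge\omega_{n-2}=(\mathrm{tr}\,\alpha\,\mathrm{tr}\,\beta-\langle\alpha,\beta\rangle)\,\omega_n. \tag{1}$$
To check them, choose a unitary coframe in which $\omega=\sum\theta_j$, $\theta_j=i\,dz_j\wedge d\bar z_j$, and $\alpha=\sum a_j\theta_j$. Then $\omega_k$ is the sum of all products of $k$ distinct $\theta_j$, so $\alpha\wedge\omega_{n-1}=(\sum a_j)\omega_n$ and $\alpha\wedge\alpha\wedge\omega_{n-2}=\sum_{j\ne k}a_ja_k\,\omega_n=((\sum a_j)^2-\sum a_j^2)\omega_n$. Polarizing gives the second identity. For $n=1$ it says $\langle\alpha,\beta\rangle=\mathrm{tr}\,\alpha\,\mathrm{tr}\,\beta$.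

By (1), $(\Delta_\omega f)\,\omega_n=-i\partial\bar\partial f\wedge\omega_{n-1}$. By Stokes, since $\omega_{n-1}$ is closed, $\int f\Delta_\omega h\,\omega_n=\int i\partial f\wedge\bar\partial h\wedge\omega_{n-1}$. For real $f,h$ the left side is real, and the complex conjugate of $i\partial f\wedge\bar\partial h$ is $i\partial h\wedge\bar\partial f$; so $\Delta_\omega$ is symmetric in $L^2(\omega_n)$. In a unitary coframe $i\partial f\wedge\bar\partial f\wedge\omega_{n-1}$ is a universal constant times $|df|_g^2\,\omega_n$, and $\omega_n$ is the Riemannian volume up to a universal constant. So $\Delta_\omega$ is the Riemannian Laplacian up to a constant factor: it is self-adjoint with inner product $\langle\ ,\rangle_\omega$ (written $\langle\ ,\rangle$ when $\omega$ is understood), its kernel consists of the constants, and its eigenvalues are $0=\lambda_0<\lambda_1\le\lambda_2\le\cdots$. Functions are real unless stated otherwise; this does not affect dimensions of eigenspaces.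

To treat several families of metrics at once, fix a form $\omega_0\in\mathcal K$, a nonempty open set $O\subset X$ and a closed linear subspace $L\subset Z$ containing $\alpha_\varphi$ for all $\varphi\in C_c^\infty(O)$. Put
$$\mathcal K_L=\mathcal K\cap(\omega_0+L),\quad S_k=\{\omega\in\mathcal K_L:\lambda_0<\lambda_1<\dots<\lambda_{k+1}\},\quad S=\bigcap_kS_k .$$
So $S$ is the set of metrics in $\mathcal K_L$ with simple spectrum. The set $\mathcal K_L$ is convex and open in the Fréchet affine space $\omega_0+L$, hence a separable metrizable Baire space. Three choices to keep in mind: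

* $L=Z$: then $\mathcal K_L=\mathcal K(X)$.
* $L=i\partial\bar\partial C^\infty(X)$, the exact real $(1,1)$-forms (a closed subspace, since exactness means that finitely many periods vanish): then $\mathcal K_L$ is a fixed Kähler class.
* $L$ the closure of $\{\alpha_\varphi:\varphi\in C_c^\infty(O)\}$: only local perturbations are allowed.

**Theorem 1.** Let $n=1$ and $L\supset i\partial\bar\partial C^\infty(X)$ (for example all Kähler metrics, or those of fixed area). Then each $S_k$ is open and dense in $\mathcal K_L$; hence $S$ is residual and dense in $\mathcal K_L$.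

The proof needs a way to follow a multiple eigenvalue as the metric moves. We set this up next, for every $n\ge1$.

## 2. Following a cluster of eigenvalues

**Step 1: the eigenvalues are continuous.** This gives openness of $S_k$. If $(1-\epsilon)\omega\le\omega'\le(1+\epsilon)\omega$, then replacing $\omega$ by $\omega'$ changes $\int i\partial f\wedge\bar\partial f\wedge\omega_{n-1}$ and $\int f^2\omega_n$ by factors between $(1-\epsilon)^n$ and $(1+\epsilon)^n$. By the min–max principle $\lambda_k(\omega')/\lambda_k(\omega)$ lies between $\left(\frac{1-\epsilon}{1+\epsilon}\right)^n$ and its inverse for $k\ge1$. So each $\lambda_k$ is continuous on $\mathcal K$, and each $S_k$ is open.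

**Step 2: a matrix that carries the cluster.** Individual eigenvalues need not be differentiable where they meet, but the matrix of $\Delta_\omega$ on the cluster is. Let $\omega^*\in\mathcal K_L$ have an eigenvalue $\lambda>0$ of multiplicity $m\ge2$, with an orthonormal basis $e_1,\dots,e_m$ of its eigenspace. Let $\Gamma\subset\mathbb C$ be a circle, symmetric about $\mathbb R$, with $\lambda$ inside and no other eigenvalue of $\Delta_{\omega^*}$ inside or on it.

Consider the Banach space of continuous real $(1,1)$-forms with the $C^0$ norm. On its open set of positive forms, the coefficients of $\Delta_\omega f=-\mathrm{tr}(\omega^{-1}i\partial\bar\partial f)$ are pointwise smooth functions of $\omega$, so $\omega\mapsto\Delta_\omega\in B(H^2,L^2)$ is a smooth map ($H^r$ are Sobolev spaces, here of complex functions). For $z\in\Gamma$ the operator $z-\Delta_{\omega^*}:H^2\to L^2$ is invertible. Invertibility is an open condition, inversion is smooth, and $\Gamma$ is compact; so on a small $C^0$-ball $\mathcal N$ about $\omega^*$ the operator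
$$\Pi_\omega=\frac1{2\pi i}\oint_\Gamma(z-\Delta_\omega)^{-1}dz\ \in B(L^2,H^2)$$
is defined and smooth in $\omega$. It is the Riesz projection of $\Delta_\omega$. Its rank is constant, since two projections at norm distance less than $1$ have equal rank and $\mathcal N$ is connected; so the rank is $m$. It maps real functions to real functions, because $\Gamma$ is symmetric and $\Delta_\omega$ is real. Put $s_i=\Pi_\omega e_i$ and $g_{ij}=\int s_is_j\,\omega_n$. At $\omega^*$ the matrix $g$ is the identity, so after shrinking $\mathcal N$ it is positive definite, and we put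
$$e_i(\omega)=\sum_js_j\,(g^{-1/2})_{ji},\qquad M_{ij}(\omega)=\int(\Delta_\omega e_i(\omega))\,e_j(\omega)\,\omega_n .$$

**Lemma 1.** The maps $\omega\mapsto e_i(\omega)\in H^2$ and $\omega\mapsto M(\omega)$ are smooth on $\mathcal N$. For $\omega\in\mathcal K\cap\mathcal N$ the functions $e_i(\omega)$ are smooth and form an orthonormal basis of the sum of the eigenspaces of $\Delta_\omega$ with eigenvalue inside $\Gamma$; the matrix $M(\omega)$ is symmetric and
$$\Delta_\omega e_i(\omega)=\sum_jM_{ij}(\omega)\,e_j(\omega). \tag{2}$$
Moreover $M(\omega)$ is scalar if and only if $\Delta_\omega$ has exactly one eigenvalue (of multiplicity $m$) inside $\Gamma$.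

*Proof.* Smoothness is clear from the formulas. If $\omega\in\mathcal K\cap\mathcal N$, then $\Delta_\omega$ is self-adjoint on $L^2(\omega_n)$, so $\Pi_\omega$ is the orthogonal spectral projection for the eigenvalues inside $\Gamma$. The $s_i$ lie in its range and are independent as $g$ is positive definite, so they are a basis, and $\langle e_i(\omega),e_j(\omega)\rangle_\omega=(g^{-1/2}gg^{-1/2})_{ij}=\delta_{ij}$. The range is spanned by eigenfunctions, so its elements are smooth and it is $\Delta_\omega$-invariant; this gives (2). Symmetry of $M$ is symmetry of $\Delta_\omega$. The last claim holds because the eigenvalues of $M(\omega)$ are those of $\Delta_\omega$ inside $\Gamma$, with multiplicity. $\square$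

Along an affine family in $\mathcal K\cap\mathcal N$, equation (2) may be differentiated any number of times, with values in $L^2$ and with derivatives of $e_i$ in $H^2$.

**Step 3: failure of density makes a multiplicity persist.** This converts the statement to be proved into information on an open set.

**Lemma 2.** If some $S_k$ is not dense in $\mathcal K_L$, there are $\omega^*\in\mathcal K_L$, an eigenvalue $\lambda>0$ of $\Delta_{\omega^*}$ of multiplicity $m\ge2$, and an open neighborhood $W_2\subset\mathcal N$ of $\omega^*$ in $\mathcal K_L$ on which $M(\omega)$ is scalar.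

*Proof.* Let $W\subset\mathcal K_L$ be nonempty, open and disjoint from $S_k$. Since $\lambda_0<\lambda_1$ always, $W$ is the union of the finitely many relatively closed sets $\{\lambda_i=\lambda_{i+1}\}$, $1\le i\le k$. A finite union of closed sets with empty interior has empty interior, so for one $i$ the set has nonempty interior $W_1$. Choose $\omega^*\in W_1$ minimizing the multiplicity $m\ge2$ of $\lambda_i(\omega)$ over $W_1$. At $\omega^*$ let
$$\lambda_{p-1}<\lambda_p=\dots=\lambda_{p+m-1}<\lambda_{p+m}$$
be the block containing the indices $i,i+1$; here $p\ge1$ because $\lambda_i>0=\lambda_0$. The two strict inequalities persist near $\omega^*$, so there the multiplicity of $\lambda_i$ is at most $m$, hence equal to $m$ by minimality, and the whole block is a single eigenvalue. Near $\omega^*$ the block also stays inside $\Gamma$, and exactly $m$ eigenvalues lie inside $\Gamma$. So $M$ is scalar near $\omega^*$. $\square$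

**Step 4: the first derivative of $M$.** Let $\omega_t=\omega+t\alpha$. Differentiating $\omega_t^{-1}$ and $(\omega_t)_n$ gives
$$\tfrac{d}{dt}\big|_0\Delta_{\omega_t}h=\langle\alpha,i\partial\bar\partial h\rangle,\qquad \tfrac{d}{dt}\big|_0(\omega_t)_n=\mathrm{tr}\,\alpha\;\omega_n,\qquad \mathrm{tr}\,\alpha_\varphi=-\Delta\varphi .\tag{3}$$
For a function $u$ with $\Delta u=\lambda u$ and $U=i\partial\bar\partial u$, put $D_u\varphi=\langle i\partial\bar\partial\varphi,U\rangle$.

**Lemma 3.** If $\omega\in\mathcal K\cap\mathcal N$ and $M(\omega)=\lambda'I$, then, with $e_i=e_i(\omega)$,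
$$DM_{ij}(\omega)[\alpha_\varphi]=\int(D_{e_i}\varphi)\,e_j\,\omega_n\qquad(\varphi\in C^\infty(X)).\tag{4}$$

*Proof.* Differentiate (2) along $\omega+t\alpha_\varphi$ at $t=0$: $(\Delta'e_i)+\Delta e_i'=\sum_jM_{ij}'e_j+\lambda'e_i'$. Pair with $e_j$. The terms with $e_i'\in H^2$ give $\langle(\Delta-\lambda')e_i',e_j\rangle=\langle e_i',(\Delta-\lambda')e_j\rangle=0$. So $M_{ij}'=\langle\Delta'e_i,e_j\rangle$, and $\Delta'e_i=D_{e_i}\varphi$ by (3). $\square$

## 3. Simple spectrum on Riemann surfaces

*Proof of Theorem 1.* Openness is Step 1. Suppose $S_k$ is not dense and take $\omega^*$, $\lambda$, $W_2$ from Lemma 2. Here $n=1$, so $\langle\alpha,\beta\rangle=\mathrm{tr}\,\alpha\,\mathrm{tr}\,\beta$ and $D_u\varphi=(-\Delta\varphi)(-\lambda u)=\lambda u\,\Delta\varphi$. By (4) and symmetry of $\Delta$,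
$$DM_{ij}(\omega^*)[\alpha_\varphi]=\lambda\int\varphi\,\Delta(e_ie_j)\,\omega^* .$$
Since $\alpha_\varphi\in L$ for every $\varphi\in C^\infty(X)$, the form $\omega^*+t\alpha_\varphi$ lies in $W_2$ for small $t$, so this derivative is a scalar matrix for every $\varphi$. Hence $\Delta(e_1e_2)=0$ and $\Delta(e_1^2-e_2^2)=0$ on $X$. So $\Delta$ kills $(e_1+ie_2)^2=e_1^2-e_2^2+2ie_1e_2$, which is therefore constant. A continuous function with constant square on a connected space is constant, so $e_1$ is constant and $\lambda e_1=\Delta e_1=0$, a contradiction. So $S_k$ is dense. The set $S=\bigcap_kS_k$ is residual, and dense because $\mathcal K_L$ is Baire. $\square$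

As a check by hand, let $X=\mathbb C/(\mathbb Z+i\mathbb Z)$ and $\omega=i\,dz\wedge d\bar z=2\,dx\wedge dy$, so $\Delta=-\frac14(\partial_x^2+\partial_y^2)$. The functions $e_1=\cos2\pi x$, $e_2=\sin2\pi x$ are orthonormal with eigenvalue $\pi^2$ (whose multiplicity is $4$). Here $e_1^2-e_2^2=\cos4\pi x$ and $\Delta\cos4\pi x=4\pi^2\cos4\pi x$. For $\varphi=\cos4\pi x$ the derivative of $M_{11}-M_{22}$ is $\pi^2\int\varphi\cdot4\pi^2\cos4\pi x\cdot2\,dx\,dy=4\pi^4\ne0$. So for small $t\ne0$ the eigenvalue $\pi^2$ does split along $\omega+t\alpha_\varphi$.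

## 4. Dimension at least two, and the term $F\wedge F\wedge\omega_{n-2}$

From now on $n\ge2$. Here is the statement we are after, with $O$, $\omega_0$ and $L$ as in Section 1.

**Theorem 2.** Let $n\ge2$. Each $S_k$ is open and dense in $\mathcal K_L$; hence $S$ is residual (and dense) in $\mathcal K_L$. In particular (with $L=Z$) a generic $g\in\mathcal K(X)$ has all eigenspaces $1$-dimensional.

So there is no dependence on $X$, the same holds inside each fixed Kähler class, and it holds even if only potentials supported in a fixed small open set are allowed.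

The sensible first try is to repeat Section 3. We need the transpose of $D_u$. Set $(df,dh)=\mathrm{tr}(i\partial f\wedge\bar\partial h+i\partial h\wedge\bar\partial f)$, so that expanding $i\partial\bar\partial(fh)$ gives $\Delta(fh)=f\Delta h+h\Delta f-(df,dh)$.

**Step 1: the transpose of $D_u$.** The purpose is to move all derivatives off $\varphi$ in (4). For $\Delta u=\lambda u$, $U=i\partial\bar\partial u$, define
$$P_uh=P(u,h)=\langle i\partial\bar\partial u,i\partial\bar\partial h\rangle-\lambda(du,dh)+\lambda^2uh .$$
I claim $P_u=D_u^T$, the transpose with respect to $\omega_n$. For a closed $(n-1,n-1)$-form $T$, applying Stokes to $h\,\bar\partial\varphi\wedge T$ and to $\varphi\,\partial h\wedge T$ gives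
$$\int h\,\partial\bar\partial\varphi\wedge T=-\int\partial h\wedge\bar\partial\varphi\wedge T=\int\bar\partial\varphi\wedge\partial h\wedge T=-\int\varphi\,\bar\partial\partial h\wedge T=\int\varphi\,\partial\bar\partial h\wedge T. \tag{5}$$
By (1) with $\mathrm{tr}\,\alpha_\varphi\,\mathrm{tr}\,U=\lambda u\Delta\varphi$, and by (5) with $T=U\wedge\omega_{n-2}$, and (1) again,
$$\int hD_u\varphi\,\omega_n=\lambda\int uh\,\Delta\varphi\,\omega_n-\int h\,i\partial\bar\partial\varphi\wedge U\wedge\omega_{n-2}
=\int\varphi\,[\lambda\Delta(uh)-\lambda u\Delta h+\langle U,i\partial\bar\partial h\rangle]\,\omega_n ,$$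
and $\lambda\Delta(uh)-\lambda u\Delta h=\lambda^2uh-\lambda(du,dh)$, so the bracket is $P_uh$. Thus (4) becomes
$$DM_{ij}(\omega)[\alpha_\varphi]=\int\varphi\,P(e_i,e_j)\,\omega_n ,\tag{6}$$
where $P$ is formed with the metric $\omega$ and its eigenvalue $\lambda'$. Note that $P(e_i,e_j)$ is symmetric in $i,j$.

**Step 2: flat tori by hand.** Let $X=\mathbb C^n/\Lambda$, $\omega=i\sum dz_j\wedge d\bar z_j$, and $f_\xi=e^{i\xi\cdot x}$ with $\xi$ a real covector in the dual lattice (so that $f_\xi$ descends to $X$) whose $(1,0)$-part is $\zeta$. Then $i\partial\bar\partial f_\xi=-f_\xi\,i\zeta\wedge\bar\zeta$ and $\Delta f_\xi=|\zeta|^2f_\xi$. Take $|\zeta|^2=|\zeta'|^2=\lambda$ and put $h=\sum\zeta_j\bar\zeta_j'$. Extending $P$ complex bilinearly, $\langle i\partial\bar\partial f_\xi,i\partial\bar\partial\overline{f_{\xi'}}\rangle=|h|^2f_\xi\overline{f_{\xi'}}$ and $(df_\xi,d\overline{f_{\xi'}})=2\,\mathrm{Re}\,h\,f_\xi\overline{f_{\xi'}}$, so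
$$P(f_\xi,\overline{f_{\xi'}})=(|h|^2-2\lambda\,\mathrm{Re}\,h+\lambda^2)f_\xi\overline{f_{\xi'}}=|h-\lambda|^2f_\xi\,\overline{f_{\xi'}} .$$
With $\xi'=-\xi$ we get $h=-\lambda$ and $P(f_\xi,f_\xi)=4\lambda^2f_\xi^2$; taking imaginary parts, $P(\cos\xi\cdot x,\sin\xi\cdot x)=2\lambda^2\sin2\xi\cdot x\ne0$. So at a flat metric the first derivative is not scalar for any $\lambda>0$, and every positive eigenvalue can be split to first order.

**Step 3: where the first derivative stops.** At the metric $\omega^*$ of Lemma 2, (6) gives $P(e_1,e_2)=0$ and $P(e_1,e_1)=P(e_2,e_2)$ on $O$, that is, $P(f,f)=0$ on $O$ for $f=e_1+ie_2$. Put $F=i\partial\bar\partial f$. Since $\mathrm{tr}\,F=-\lambda f$ and $\Delta(f^2)=2\lambda f^2-(df,df)$, the definition of $P$ and (1) give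
$$P(f,f)\,\omega_n=\lambda\Delta(f^2)\,\omega_n-F\wedge F\wedge\omega_{n-2}. \tag{7}$$
For $n=1$ the last term is absent, and that is exactly what made Section 3 work: $P(f,f)=0$ said that $f^2$ is harmonic. For $n\ge2$ the quadratic term in second derivatives is there, and the conclusion is lost at this point. Integrating over $X$ (when $O=X$) does not help: both terms on the right of (7) are exact, so their integrals vanish for every $f$ and one gets $0=0$. We will not try to decide whether $P(f,f)=0$ can occur. Instead we use that $M_{12}$ vanishes on an open set of metrics, so its second derivative vanishes too.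

What makes the second derivative useful is that it contains the resolvent of $\Delta$, which is not local. We shall move the metric at two different places at once, with potentials $\chi$ and $\psi$ of disjoint support, and read off an integral kernel $k(x,y)$ for $x\ne y$. Up to terms that are smooth even at $x=y$, it is the kernel of $P_{e_2}GP_{e_1}^T$ plus its transpose, where $G$ inverts $\Delta-\lambda$. The symbol of this operator is a product of two quadratic forms divided by the symbol of $\Delta$. If the second derivative vanishes, then the kernel must extend smoothly across the diagonal, and then this quotient must be a polynomial. The divisibility is a strong pointwise condition on $e_1,e_2$, and it fails for $n\ge2$.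

## 5. The second derivative between disjoint supports

Let $\omega^*$, $\lambda$, $m$, $(e_i)$ be as in Section 2, $\Delta=\Delta_{\omega^*}$, $\Pi=\Pi_{\omega^*}$, $\omega=\omega^*$.

**Definition (reduced resolvent).** $G=(\Delta-\lambda)^{-1}$ on $\ker(\Delta-\lambda)^\perp$ and $G=0$ on $\ker(\Delta-\lambda)$.

It is symmetric and $(\Delta-\lambda)G=G(\Delta-\lambda)=I-\Pi$. The elliptic estimate $\|Gf\|_{H^{r+2}}\le C(\|(\Delta-\lambda)Gf\|_{H^r}+\|Gf\|_{L^2})$ shows that $G:H^r\to H^{r+2}$ is bounded for every integer $r\ge0$. For instance, on a flat torus $Gf_\xi=(q(\xi)-\lambda)^{-1}f_\xi$ if $q(\xi):=|\zeta|^2\ne\lambda$, and $Gf_\xi=0$ if $q(\xi)=\lambda$. Put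
$$A=P_{e_2}GP_{e_1}^T+P_{e_1}GP_{e_2}^T,\qquad \mathcal H(\chi,\psi)=D^2M_{12}(\omega^*)[\alpha_\chi,\alpha_\psi].$$
Both are symmetric: $A^T=A$ and $\mathcal H(\chi,\psi)=\mathcal H(\psi,\chi)$. Also $A$ maps $C_c^\infty(O)$ into $C^\infty(X)$.

**Lemma 4.** Assume $DM(\omega^*)[\alpha_\varphi]$ is a diagonal matrix for all $\varphi\in C_c^\infty(O)$. Then there is $R_0\in C^\infty(O\times O)$ with
$$\mathcal H(\chi,\psi)=-\int\chi\,A\psi\,\omega_n+\iint\chi(x)\psi(y)R_0(x,y)\,\omega_n(x)\,\omega_n(y)$$
for all $\chi,\psi\in C_c^\infty(O)$ with disjoint supports.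

*Proof.* Use the family $\omega+s\alpha_\chi+t\alpha_\psi$; all derivatives are at $s=t=0$. By hypothesis and (6), $P(e_i,e_j)=0$ on $O$ for $i\ne j$, $\partial_sM_{1k}=\partial_tM_{1k}=0$ for $k\ne1$, and
$$\partial_tM_{11}=\mu(\psi):=\int\psi\,P(e_1,e_1)\,\omega_n,\qquad \partial_sM_{11}=\mu(\chi).$$

**Step 1: differentiate twice.** Apply $\partial_s\partial_t$ to $\Delta e_1=\sum_kM_{1k}e_k$ and pair with $e_2$. Since $M_{1k}=\lambda\delta_{1k}$ at $\omega^*$, the terms with $\partial_s\partial_te_1\in H^2$ combine to $\langle(\Delta-\lambda)\partial_s\partial_te_1,e_2\rangle=0$. Moreover $\partial_s\partial_t\Delta=0$: the coefficients of $\Delta_\omega$ at a point depend only on $\omega$ at that point, and near each point the family depends on $s$ alone or on $t$ alone. With $c(\psi):=\langle\partial_te_1,e_2\rangle$ and $c(\chi):=\langle\partial_se_1,e_2\rangle$ what is left is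
$$\mathcal H(\chi,\psi)=\langle(\partial_s\Delta)\partial_te_1,e_2\rangle+\langle(\partial_t\Delta)\partial_se_1,e_2\rangle-\mu(\chi)c(\psi)-\mu(\psi)c(\chi).\tag{8}$$

**Step 2: compute $\partial_te_1$.** One derivative of (2) gives
$$(\Delta-\lambda)\,\partial_te_1=\mu(\psi)e_1-D_{e_1}\psi .\tag{9}$$
The right side is smooth, so $\partial_te_1$ is smooth by elliptic regularity. Applying $G$ (with $Ge_1=0$ and $D_{e_1}=P_{e_1}^T$),
$$\partial_te_1=-GP_{e_1}^T\psi+\Pi\,\partial_te_1 .$$
For the last term, differentiate $\Pi_\omega^2=\Pi_\omega$ and multiply by $\Pi$ on both sides: $2\Pi(\partial_t\Pi_\omega)\Pi=\Pi(\partial_t\Pi_\omega)\Pi$, so this is $0$ and $\Pi\,\partial_ts_j=0$. Since $g=I$ at $\omega^*$, $\partial_te_1=\partial_ts_1-\frac12\sum_j(\partial_tg_{j1})e_j$, hence $\Pi\,\partial_te_1=-\frac12\sum_j(\partial_tg_{j1})e_j$. In $\partial_tg_{j1}$ the terms $\langle\partial_ts_j,e_1\rangle$ and $\langle e_j,\partial_ts_1\rangle$ vanish, so by (3)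
$$\partial_tg_{j1}=\int e_je_1\,\mathrm{tr}\,\alpha_\psi\,\omega_n=-\int\psi\,\Delta(e_1e_j)\,\omega_n .$$
In particular $c(\psi)=\frac12\int\psi\,\kappa\,\omega_n$ with $\kappa:=\Delta(e_1e_2)$; likewise for $c(\chi)$.

**Step 3: move the derivatives off $\chi$.** Let $\Delta e=\lambda e$ and let $h,\varphi$ be smooth. As in Section 4, by (1) and (5) with $T=i\partial\bar\partial h\wedge\omega_{n-2}$,
$$\int\langle i\partial\bar\partial\varphi,i\partial\bar\partial h\rangle\,e\,\omega_n=\int\varphi\,[\Delta(e\Delta h)-\lambda e\Delta h+\langle i\partial\bar\partial e,i\partial\bar\partial h\rangle]\,\omega_n .\tag{10}$$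
Suppose $\Delta h=\lambda h+\mu e_1$ near $\mathrm{supp}\,\varphi$ with $\mu$ constant. There
$$\Delta(e\Delta h)-\lambda e\Delta h=e\,\Delta\Delta h-(de,d\Delta h)=\lambda^2eh+2\lambda\mu ee_1-\lambda(de,dh)-\mu(de,de_1),$$
and $2\lambda ee_1-(de,de_1)=\Delta(ee_1)$. So the bracket in (10) equals
$$P(e,h)+\mu\,\Delta(ee_1).\tag{11}$$

Apply this with $e=e_2$, $h=\partial_te_1$, $\varphi=\chi$, $\mu=\mu(\psi)$; it is allowed because by (9) $\Delta\partial_te_1=\lambda\partial_te_1+\mu(\psi)e_1$ off $\mathrm{supp}\,\psi$. Using (3) for $\partial_s\Delta$ and Step 2 for $\partial_te_1$, and $P(e_2,e_k)=0$ on $O$ for $k\ne2$,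
$$\langle(\partial_s\Delta)\partial_te_1,e_2\rangle=\int\chi\,[P(e_2,\partial_te_1)+\mu(\psi)\kappa]\,\omega_n$$
$$=-\int\chi\,P_{e_2}GP_{e_1}^T\psi\,\omega_n+c(\psi)\int\chi P(e_2,e_2)\,\omega_n+\mu(\psi)\int\chi\kappa\,\omega_n .$$

**Step 4: collect.** The other term in (8) is the same with $\chi,\psi$ exchanged, and since $G^T=G$, $\int\psi P_{e_2}GP_{e_1}^T\chi\,\omega_n=\int\chi P_{e_1}GP_{e_2}^T\psi\,\omega_n$. So the operator terms add up to $-\int\chi A\psi\,\omega_n$. All other terms are products of integrals of $\chi$ and of $\psi$ against smooth functions. With $\nu:=P(e_1,e_1)+P(e_2,e_2)$ they sum to the kernel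
$$R_0(x,y)=\tfrac12\big(\kappa(x)\nu(y)+\nu(x)\kappa(y)\big),$$
where the coefficient $\frac12$ in front of the terms with $P(e_1,e_1)$ is $1-\frac12$, from Step 3 and from the last two terms of (8). $\square$

## 6. A kernel that does not extend smoothly across the diagonal

Away from the diagonal, operators such as $A$ always have smooth kernels. The condition in the next lemma is that the kernel agrees off the diagonal with a function that is smooth on all of $O'\times O'$. The Hilbert transform on $\mathbb R$, with kernel a multiple of $1/(x-y)$, shows the difference. A differential operator satisfies the condition with $R=0$. The point is that $A$ cannot, because its symbol is not polynomial.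

**Lemma 5.** Let $n\ge2$, $\omega\in\mathcal K$, $\lambda>0$, let $u,v$ be nonzero with $\Delta u=\lambda u$, $\Delta v=\lambda v$, let $G$ be the reduced resolvent of $\Delta_\omega$ at $\lambda$, and let $A=P_vGP_u^T+P_uGP_v^T$. For no nonempty open $O'\subset X$ does there exist $R\in C^\infty(O'\times O')$ with
$$\int\chi A\psi\,\omega_n=\iint\chi(x)\psi(y)R(x,y)\,\omega_n(x)\,\omega_n(y)$$
for all $\chi,\psi\in C_c^\infty(O')$ with disjoint supports.

*Proof.* Suppose there is one. We may take $O'$ to be a coordinate ball with real coordinates $x\in\mathbb R^{2n}$. Extend all operators complex linearly; the hypothesis then holds for complex $\chi,\psi$.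

For a real covector $\xi$ with $(1,0)$-part $\zeta$, and the convention $\partial_{x_j}\mapsto i\xi_j$, the symbol of $\partial$ is $i\zeta\wedge$ and that of $\bar\partial$ is $i\bar\zeta\wedge$. So $i\partial\bar\partial$ has principal symbol $-i\zeta\wedge\bar\zeta$, and $\Delta$ has principal symbol
$$q(\xi)=\mathrm{tr}(i\zeta\wedge\bar\zeta),$$
a positive definite real quadratic form in $\xi$. The operators $P_u$ and $P_u^T=D_u$ have principal symbol $-U^\sharp(\xi)$, where $U^\sharp(\xi)=\langle U,i\zeta\wedge\bar\zeta\rangle$ and $U=i\partial\bar\partial u$; similarly for $v$ and $V=i\partial\bar\partial v$.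

**Step 1: test $A$ on oscillating functions.** This extracts the leading symbol of $A$. Fix $\rho\in C_c^\infty(O')$ and $\xi\ne0$, and let $E=e^{i\tau x\cdot\xi}$, $\tau\ge1$. I claim that, uniformly on compact subsets of $O'$, as $\tau\to\infty$,
$$A(\rho E)=\tau^2E\,\frac{2U^\sharp(\xi)V^\sharp(\xi)}{q(\xi)}\,\rho+O(\tau).\tag{12}$$
The only nonlocal ingredient is $G$, so we solve $(\Delta-\lambda)w\approx D_u(\rho E)$ explicitly. For $a\in C_c^\infty(O')$,
$$(\Delta-\lambda)(Ea)=E(\tau^2qa+\tau Q_1a+Q_0a),\qquad D_u(\rho E)=E(\tau^2b_0+\tau b_1+b_2),$$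
with differential operators $Q_1,Q_0$ independent of $\tau$, $b_k\in C_c^\infty(O')$ and $b_0=-U^\sharp\rho$. Put $b_k=0$ for $k>2$, $a_k=0$ for $k<0$, and define recursively
$$a_k=q^{-1}(b_k-Q_1a_{k-1}-Q_0a_{k-2})\in C_c^\infty(O'),\quad k\ge0;\qquad w=E\sum_{k=0}^N\tau^{-k}a_k .$$
In $(\Delta-\lambda)w$ the coefficient of $E\tau^{2-j}$ is $qa_j+Q_1a_{j-1}+Q_0a_{j-2}=b_j$ for $j\le N$. For $N\ge2$ all $b_j$ are used up, and the remainder is
$$r_\tau:=D_u(\rho E)-(\Delta-\lambda)w=-E\big(\tau^{1-N}(Q_1a_N+Q_0a_{N-1})+\tau^{-N}Q_0a_N\big).$$
Each derivative of $E$ costs a factor $\tau$, so $\|r_\tau\|_{H^r}=O(\tau^{1-N+r})$. Take $r=n+1$ and $N=r+1$. Then $\|r_\tau\|_{H^r}=O(1)$, hence $\|Gr_\tau\|_{H^{r+2}}=O(1)$, and $\|Gr_\tau\|_{C^2}=O(1)$ by the Sobolev embedding, since $r+2=n+3>n+2$ and the real dimension is $2n$. Let $\Pi$ be the orthogonal projection onto $\ker(\Delta-\lambda)$, a finite-dimensional space of smooth functions; as $w$ is bounded in $L^2$, $\|\Pi w\|_{C^2}=O(1)$. Now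
$$GD_u(\rho E)=G(\Delta-\lambda)w+Gr_\tau=w-\Pi w+Gr_\tau ,$$
and therefore, using $a_0=q^{-1}b_0=-U^\sharp\rho/q$,
$$P_vGP_u^T(\rho E)=P_vw+O(1)=\tau^2E\,(-V^\sharp)a_0+O(\tau)=\tau^2E\,\frac{U^\sharp V^\sharp}{q}\,\rho+O(\tau).$$
Adding the same expression with $u,v$ exchanged gives (12).

**Step 2: the hypothesis makes the symbol a polynomial.** For $\psi\in C_c^\infty(O')$ put $\mathcal B\psi=A\psi-\int R(\cdot,y)\psi(y)\,\omega_n(y)$ on $O'$. By hypothesis $\int\chi\,\mathcal B\psi\,\omega_n=0$ whenever $\mathrm{supp}\,\chi\cap\mathrm{supp}\,\psi=\emptyset$, so $(\mathcal B\psi)(x)=0$ for $x\in O'\setminus\mathrm{supp}\,\psi$. Fix $x\in O'$. Since $G$ is continuous on $C^\infty(X)$, the functional $\psi\mapsto(\mathcal B\psi)(x)$ is a distribution on $O'$, and we just saw that it vanishes on functions supported away from $x$. A distribution supported at a point is a finite combination of derivatives: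
$$(\mathcal B\psi)(x)=\sum_{|\beta|\le N_x}c_\beta\,(\partial^\beta\psi)(x).$$
Take $\rho=1$ near $x$. Then
$$\Theta_x(\tau\xi):=e^{-i\tau x\cdot\xi}\big(\mathcal B(\rho E)\big)(x)=\sum_\beta c_\beta(i\tau\xi)^\beta$$
is a polynomial in $\tau\xi$. The term with $R$ contributes $O(1)$, so by (12) $\tau^{-2}\Theta_x(\tau\xi)\to2U^\sharp V^\sharp/q$ at $(x,\xi)$ for every $\xi\ne0$. Writing $\Theta_x$ as a sum of homogeneous components, those of degree greater than $2$ must vanish and the one of degree $2$ equals $2U^\sharp V^\sharp/q$ for $\xi\ne0$. It takes real values, so it has real coefficients. Hence at each $x\in O'$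
$$q\mid U^\sharp V^\sharp\quad\text{in }\mathbb R[\xi_1,\dots,\xi_{2n}].$$

**Step 3: divisibility forces $U$ or $V$ to be a multiple of $\omega$.** Factors of a homogeneous polynomial are homogeneous, so a proper factorization of $q$ over $\mathbb R$ would have a real linear factor. That factor would vanish at some $\xi\ne0$, while $q$ is positive definite. So $q$ is irreducible, hence prime in the unique factorization domain $\mathbb R[\xi]$, and $q\mid U^\sharp$ or $q\mid V^\sharp$. If $q\mid U^\sharp$, then $U^\sharp=c\,q$ with $c\in\mathbb R$, by degrees. Since $q(\xi)=\langle\omega,i\zeta\wedge\bar\zeta\rangle$, we get $\langle U-c\,\omega,i\zeta\wedge\bar\zeta\rangle=0$ for all $\zeta$. Every real $(1,1)$-form at a point can be diagonalized as $\sum a_j\,i\zeta_j\wedge\bar\zeta_j$, so the forms $i\zeta\wedge\bar\zeta$ span, and $U=c\,\omega$. Traces give $c=-\lambda u/n$. So at each $x\in O'$,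
$$i\partial\bar\partial u=-\tfrac\lambda nu\,\omega\qquad\text{or}\qquad i\partial\bar\partial v=-\tfrac\lambda nv\,\omega .$$

**Step 4: this is impossible for $n\ge2$.** Each alternative is a closed condition on $x$. If the first holds on all of $O'$, put $w=u$ and $O''=O'$; otherwise the second holds on a nonempty open set $O''\subset O'$, and put $w=v$. So
$$i\partial\bar\partial w=-\tfrac\lambda nw\,\omega\quad\text{on }O''.$$
Apply $d$: the left side and $\omega$ are closed, so $dw\wedge\omega=0$. Wedging real covectors with $\omega$ is injective when $n\ge2$. Indeed, if $\theta\ne0$ and $\theta\wedge\omega=0$, choose a vector $e$ with $\theta(e)=1$; evaluating on $(e,y,z)$ with $y,z\in\ker\theta$ gives $\omega(y,z)=0$. But with $J$ the complex structure, $\ker\theta\cap J\ker\theta$ is $J$-invariant of dimension at least $2n-2\ge2$, and for $y\ne0$ in it $\omega(y,Jy)\neq0$ by positivity, a contradiction. Hence $dw=0$ on $O''$, and $\lambda w=\Delta w=0$ there. By unique continuation for second-order elliptic equations with smooth real coefficients (Aronszajn 1957), a solution of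 $\Delta w=\lambda w$ on the connected manifold $X$ that vanishes on a nonempty open set vanishes identically. So $w\equiv0$, contrary to assumption. $\square$

It is instructive to see the role of $n$ on a flat torus. For $u=\cos\xi_0\cdot x$ one has $U=-u\,i\zeta_0\wedge\bar\zeta_0$ and $U^\sharp(\xi)=-u\,\big|\sum_j\zeta_j\overline{\zeta_{0,j}}\big|^2$. For $n\ge2$ this form has nontrivial zeros $\xi\ne0$, so where $u\ne0$ it is not a multiple of $q$. For $n=1$ it is $-u\,q(\xi_0)\,q(\xi)$. More generally, for $n=1$ every real $(1,1)$-form is a multiple of $\omega$, so the divisibility holds automatically and this argument says nothing; there the first derivative did the work.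

## 7. Density of $S_k$ in dimension at least two

*Proof of Theorem 2.* Openness of $S_k$ is Step 1 of Section 2. Suppose $S_k$ is not dense, and take $\omega^*$, $\lambda$, $m$ and $W_2$ from Lemma 2: $M(\omega)$ is scalar on the neighborhood $W_2$ of $\omega^*$ in $\mathcal K_L$. For $\varphi,\chi,\psi\in C_c^\infty(O)$ the forms $\alpha_\varphi,\alpha_\chi,\alpha_\psi$ lie in $L$, so $\omega^*+t\alpha_\varphi$ and $\omega^*+s\alpha_\chi+t\alpha_\psi$ lie in $W_2$ for small parameters. The first family shows that $DM(\omega^*)[\alpha_\varphi]$ is scalar, in particular diagonal. The second, on which $M_{12}\equiv0$, shows $\mathcal H(\chi,\psi)=0$. By Lemma 4,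
$$\int\chi A\psi\,\omega_n=\iint\chi(x)\psi(y)R_0(x,y)\,\omega_n(x)\,\omega_n(y)$$
for all $\chi,\psi\in C_c^\infty(O)$ with disjoint supports. This contradicts Lemma 5 with $u=e_1$, $v=e_2$, $O'=O$. So $S_k$ is dense. Then $S=\bigcap_kS_k$ is residual, and dense because $\mathcal K_L$ is Baire. Taking $L=Z$ and $O=X$ gives the last sentence of the theorem. $\square$

## 8. Paths and segments of metrics

The same two lemmas show more: the metrics with multiple eigenvalues behave like a set of codimension $2$ and do not disconnect $\mathcal K_L$.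

**Theorem 3.** Let $n\ge2$.

1. For $\omega^0,\omega^1\in S$, in the space of $C^1$ paths $[0,1]\to\mathcal K_L$ from $\omega^0$ to $\omega^1$, the paths lying entirely in $S$ form a residual set. In particular $S$ is path connected.
2. If $\omega^0\in S$ and $\omega^1\in\mathcal K_L$, then all but countably many metrics on the segment $[\omega^0,\omega^1]$ have simple spectrum. In a relatively open convex subset of a finite-dimensional affine subspace of $\omega_0+L$ that lies in $\mathcal K_L$ and contains a point of $S$, the non-simple metrics form a Lebesgue null set.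

For part 1 we cover the bad set by countably many closed pieces, each contained in the zero set of two functions with independent differentials. A single pair of entries of $M$ will not always do, because the first derivative may degenerate; this is why the bad set is sorted by the rank of the first derivative.

For $\omega\in\mathcal K_L\setminus S$ there are $p\ge1$, $m\ge2$ with $\lambda_{p-1}<\lambda_p=\dots=\lambda_{p+m-1}<\lambda_{p+m}$. With an orthonormal basis $(e_i)$ of this eigenspace, let $\mathcal T_\omega:C_c^\infty(O)\to\mathrm{Sym}_0(m)$ send $\varphi$ to the traceless part of the matrix $\big(\int\varphi P_\omega(e_i,e_j)\,\omega_n\big)_{ij}$. Another orthonormal basis conjugates $\mathcal T_\omega$ by an orthogonal matrix, so its rank is well defined. For $r=0,1,2$ let $B_{p,m,r}$ be the set of $\omega\in\mathcal K_L$ with such a block and $\min(\mathrm{rank}\,\mathcal T_\omega,2)=r$. Then $\mathcal K_L\setminus S=\bigcup B_{p,m,r}$, and $B_{p,m,r}\subset\mathcal K_L\setminus S_p$ because $\lambda_p=\lambda_{p+1}$ on it.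

**Lemma 6.** Each $\omega^*\in B_{p,m,r}$ has an open neighborhood $N$ in $\mathcal K_L$, a smooth $f=(f_1,f_2)$ defined on a $C^0$-neighborhood of $N$, and $\beta_1,\beta_2\in L$, with $\det(Df_j[\beta_i])\ne0$ on $N$ and $B_{p,m,r}\cap N\subset\{f=0\}$.

*Proof.* Use $M$ near $\omega^*$, with respect to a basis $(e_i)$ still to be chosen. By continuity of eigenvalues, for $\omega\in B_{p,m,r}$ near $\omega^*$ the block consists of exactly the eigenvalues inside $\Gamma$, so $M(\omega)$ is scalar; by (6), $\mathcal T_\omega(\varphi)$ in the basis $e_i(\omega)$ is then the traceless part of $DM(\omega)[\alpha_\varphi]$. Write $\partial_\varphi=D(\cdot)[\alpha_\varphi]$. It suffices to find $f_1,f_2$, built from $M$ and its derivatives in fixed directions (hence smooth on $\mathcal N$), that vanish on $B_{p,m,r}$ near $\omega^*$ and whose differentials at $\omega^*$ are independent along two directions $\alpha_\varphi$, $\varphi\in C_c^\infty(O)$. Independence persists near $\omega^*$ by continuity.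

**Case $r=2$.** The image of $\mathcal T_{\omega^*}$ has dimension at least $2$. Choose linear functionals $\ell_1,\ell_2$ on $\mathrm{Sym}(m)$ with $\ell_j(I)=0$ and $\ell_1\circ\mathcal T_{\omega^*},\ell_2\circ\mathcal T_{\omega^*}$ independent. Put $f_j=\ell_j(M)$. These vanish where $M$ is scalar, and $\partial_\varphi f_j(\omega^*)=\ell_j(\mathcal T_{\omega^*}(\varphi))$.

**Case $r=1$.** The image of $\mathcal T_{\omega^*}$ is $\mathbb R\Sigma$ with $\Sigma\ne0$ traceless. Choose $(e_i)$ so that $\Sigma$ is diagonal with $\Sigma_{11}\ne\Sigma_{22}$. Then $DM(\omega^*)[\alpha_\varphi]$ is diagonal for all $\varphi\in C_c^\infty(O)$, so Lemma 4 applies. Let $f_1=M_{11}-M_{22}$, $f_0=M_{12}$ and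
$$\theta(\varphi)=\partial_\varphi f_1(\omega^*)=\int\varphi\,[P(e_1,e_1)-P(e_2,e_2)]\,\omega_n .$$
Here $\theta\not\equiv0$, and $\partial_\varphi f_0(\omega^*)=0$ for all $\varphi$.

First, $\mathcal H$ does not vanish identically on $\ker\theta\times\ker\theta$. Suppose it did. Since $\theta$ is integration against a smooth function that is nonzero somewhere on $O$, there is $\varphi_1$ supported in a small closed ball $K\subset O$ with $O'=O\setminus K\ne\emptyset$ and $\theta(\varphi_1)=1$. For $\chi,\psi\in C_c^\infty(O')$ the functions $\chi-\theta(\chi)\varphi_1$ and $\psi-\theta(\psi)\varphi_1$ lie in $\ker\theta$, so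
$$\mathcal H(\chi,\psi)=\theta(\chi)\mathcal H(\varphi_1,\psi)+\theta(\psi)\mathcal H(\varphi_1,\chi)-\theta(\chi)\theta(\psi)\mathcal H(\varphi_1,\varphi_1).$$
The supports of $\varphi_1$ and $\psi$ are disjoint, so by Lemma 4 and $A^T=A$, $\mathcal H(\varphi_1,\psi)$ is the integral of $\psi$ against the smooth function $-A\varphi_1+\int\varphi_1(x)R_0(x,\cdot)\,\omega_n(x)$ on $O'$; the same holds with $\chi$. So $\mathcal H$ is given on $C_c^\infty(O')$ by a smooth kernel on $O'\times O'$, and by Lemma 4 so is $\int\chi A\psi\,\omega_n$ for disjoint supports in $O'$. This contradicts Lemma 5.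

So pick $\chi,\psi\in\ker\theta$ with $\mathcal H(\chi,\psi)\ne0$ and $\varphi_1$ with $\theta(\varphi_1)=1$, and let
$$f_2=\partial_{\varphi_1}f_1\,\partial_\psi f_0-\partial_\psi f_1\,\partial_{\varphi_1}f_0 .$$
On $B_{p,m,1}$ near $\omega^*$, $f_1=0$ since $M$ is scalar. Also $f_2=0$ there: the functionals $\varphi\mapsto\partial_\varphi f_1$ and $\varphi\mapsto\partial_\varphi f_0$ both factor through $\mathcal T_\omega$, which has rank $1$, so they are multiples of one functional. At $\omega^*$ we have $\partial_{\varphi_1}f_1=1$ and $\partial_\chi f_1=\theta(\chi)=0$. In $\partial_\chi f_2$ the terms containing $\partial_\psi f_0$, $\partial_{\varphi_1}f_0$ or $\partial_\psi f_1=\theta(\psi)$ undifferentiated vanish, leaving $\partial_\chi f_2=\partial_{\varphi_1}f_1\,\partial_\chi\partial_\psi f_0=\mathcal H(\chi,\psi)\ne0$. So the differentials are independent along $\alpha_{\varphi_1},\alpha_\chi$.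

**Case $r=0$.** Now $DM(\omega^*)[\alpha_\varphi]$ is scalar for all $\varphi\in C_c^\infty(O)$, and Lemma 4 applies. Let $f_0=M_{12}$. On $B_{p,m,0}$ near $\omega^*$ all $\partial_\psi f_0$ vanish. Consider the rank of the symmetric bilinear form $\mathcal H$ on $C_c^\infty(O)$.

If it is at least $2$, choose $\chi_1,\chi_2,\psi_1,\psi_2$ with $\det\mathcal H(\chi_i,\psi_j)\ne0$ and put $f_j=\partial_{\psi_j}f_0$. Then $\partial_{\chi_i}f_j(\omega^*)=\mathcal H(\chi_i,\psi_j)$, as required.

If $\mathcal H=0$, then by Lemma 4 the kernel $R_0$ contradicts Lemma 5.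

If the rank is $1$, then $\mathcal H=\pm\sigma\otimes\sigma$ with a linear functional $\sigma\ne0$. By a partition of unity $\sigma(\psi_0)\ne0$ for some $\psi_0$ supported in a small closed ball $K\subset O$ with $O'=O\setminus K\ne\emptyset$. For $\chi\in C_c^\infty(O')$, $\sigma(\chi)=\pm\mathcal H(\chi,\psi_0)/\sigma(\psi_0)$ is, by Lemma 4 as in the case $r=1$, integration against a smooth function on $O'$. So $\mathcal H=\pm\sigma\otimes\sigma$ has a smooth kernel on $O'\times O'$, and by Lemma 4 so does $A$ for disjoint supports in $O'$, again contradicting Lemma 5. $\square$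

**Countably many closed pieces.** For each $\omega^*\in B_{p,m,r}$ choose a closed neighborhood $C\subset N$ of $\omega^*$ in $\mathcal K_L$, with $N$ from Lemma 6. Subsets of the separable metrizable space $\mathcal K_L$ are Lindelöf, and there are countably many triples $(p,m,r)$. So countably many data $(C_j\subset N_j,f_j,(\beta_1^j,\beta_2^j))$, with $p_j$ the value of $p$ for the relevant set, suffice: for each $(p,m,r)$ the sets $C_j\cap B_{p,m,r}$ belonging to it cover $B_{p,m,r}$. Put
$$Y_j=C_j\cap\{f_j=0\}\cap(\mathcal K_L\setminus S_{p_j}).$$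
It is closed in $\mathcal K_L$, since $C_j$ is closed, $f_j$ is continuous on $N_j\supset C_j$ and $S_{p_j}$ is open; it is disjoint from $S$; and
$$\mathcal K_L\setminus S=\bigcup_jY_j .\tag{13}$$

*Proof of Theorem 3, part 1.* The space $\mathcal P$ of $C^1$ paths in $\mathcal K_L$ from $\omega^0$ to $\omega^1$ is an open subset of a closed affine subspace of the Fréchet space $C^1([0,1],Z)$, hence Baire, and it contains the segment. Let $\mathcal P_j$ be the set of paths that avoid $Y_j$. It is open, since $Y_j$ is closed and $[0,1]$ is compact.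

**Step 1: $\mathcal P_j$ is dense.** Let $\gamma\in\mathcal P$. We push $\gamma$ in the two directions along which $f_j$ is nondegenerate: put $\eta(t)=t(1-t)$ and, for small $s\in\mathbb R^2$,
$$\gamma_s=\gamma+\eta\,(s_1\beta_1^j+s_2\beta_2^j)\in\mathcal P .$$
As $\omega^0,\omega^1\in S$ are not in $Y_j$, there is $\delta>0$ with $\gamma_s(t)\notin Y_j$ for $t\in[0,\delta]\cup[1-\delta,1]$ and $s$ small. The set $J=\{t\in[\delta,1-\delta]:\gamma(t)\in C_j\}$ is compact. Choose an open $J'\supset J$ with compact closure in $(0,1)$ and $\gamma(\overline{J'})\subset N_j$. For $s$ small, say $|s|<s_0$, we have $\gamma_s(\overline{J'})\subset N_j$, and $\gamma_s(t)\notin C_j$ for $t$ in the compact set $[\delta,1-\delta]\setminus J'$.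

On $J'\times\{|s|<s_0\}$ the $C^1$ map $\Phi(t,s)=f_j(\gamma_s(t))\in\mathbb R^2$ has
$$\partial_s\Phi=\eta(t)\,(Df_j(\gamma_s(t))[\beta_i^j])_i ,$$
which is invertible since $\eta>0$ on $(0,1)$. By the implicit function theorem $\Phi^{-1}(0)$ is a countable union of graphs of $C^1$ maps from intervals of $t$ to the $s$-plane. The image in $\mathbb R^2$ of such a map has measure zero, so the projection of $\Phi^{-1}(0)$ to the $s$-plane has measure zero. For $s$ arbitrarily small outside this null set, $f_j(\gamma_s(t))\ne0$ for $t\in J'$; together with the other values of $t$ this gives $\gamma_s\in\mathcal P_j$. As $s\to0$, $\gamma_s\to\gamma$ in $\mathcal P$.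

**Step 2: intersect.** By (13), $\bigcap_j\mathcal P_j$ is the set of paths lying in $S$. It is residual in the nonempty Baire space $\mathcal P$, hence nonempty, so $S$ is path connected. $\square$

*Proof of Theorem 3, part 2.*

**Step 1: eigenvalues along a segment are analytic.** Let $\omega_t=(1-t)\omega^0+t\omega^1$ and $\rho_t=\omega_t^n/(\omega^0)^n$, for $t$ in an open interval around $[0,1]$ on which $\omega_t>0$. Multiplication by $\rho_t^{1/2}$ is unitary from $L^2((\omega_t)_n)$ to $L^2((\omega^0)_n)$, so $T_t=\rho_t^{1/2}\Delta_{\omega_t}\rho_t^{-1/2}$ is unitarily equivalent to $\Delta_{\omega_t}$ and self-adjoint on the fixed space $L^2((\omega^0)_n)$ with the fixed domain $H^2$ and compact resolvent. In local coordinates $\omega_t$ is affine in $t$, so the coefficients of $T_t$ (built from $\omega_t^{-1}$, $\rho_t^{\pm1/2}$ and derivatives of $\rho_t^{-1/2}$ in $x$) extend holomorphically in $t$, uniformly on $X$, to a complex neighborhood of the interval, after shrinking the interval slightly; thus $t\mapsto T_t\in B(H^2,L^2)$ is holomorphic. Near a real $t_0$ the operator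 $T_t-z:H^2\to L^2$ stays invertible for a suitable $z$, so $T_t$ is closed with domain $H^2$. This is a self-adjoint analytic family of type (A) with compact resolvent. By Kato (*Perturbation Theory for Linear Operators*, VII, Thm 3.9) its eigenvalues, with multiplicity, are given by countably many real-analytic functions $\mu_j(t)$.

**Step 2: count coincidences.** Since $\omega^0\in S$, the numbers $\mu_j(0)$ are pairwise distinct. So $\mu_i-\mu_j$ is analytic and not identically zero for $i\ne j$, and it has finitely many zeros in $[0,1]$. There are countably many pairs, so the spectrum is simple for all but countably many $t\in[0,1]$.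

**Step 3: finite-dimensional families.** In a family as in the statement, with a point $\omega^0\in S$, the non-simple metrics form an $F_\sigma$, because each $S_k$ is open; in particular this set is measurable. By convexity each ray from $\omega^0$ meets the family in a segment starting at $\omega^0$, which is a countable union of closed segments in $\mathcal K_L$ starting at $\omega^0$. By Step 2 it contains only countably many non-simple metrics. Integrating in polar coordinates about $\omega^0$, the set is Lebesgue null. $\square$
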